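\title{Algebraic closures without the ultrafilter lemma}

\begin{abstract}
We show that, if ZF is consistent, then ZF does not prove that the existence of an algebraic closure for every field implies the ultrafilter lemma. The model contains an inverse system of $\mathbb Z/n!$-torsors without a branch. Adjoining a branch gives Cohen's basic model, in which the ultrafilter lemma holds by a theorem of Halpern and L\'evy, and algebraic closures descend from there because $\hat{\mathbb Z}$ is free profinite on one generator. In the model some countable union of finite sets is infinite and carries no nonprincipal ultrafilter, countable choice for finite sets fails, choice for families of $r$-element sets fails for every $r\ge2$, and $\mathbb Q$ has two non-isomorphic algebraic closures.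
\end{abstract}

\section{Introduction}\label{sec:intro}

We work in ZF, Zermelo--Fraenkel set theory without the axiom of choice. A \emph{filter} on a set $X$ is a nonempty family of subsets of $X$ closed under supersets and finite intersections; it is \emph{proper} if it does not contain $\emptyset$. An \emph{ultrafilter} is a proper filter that contains, for each $X'\subseteq X$, either $X'$ or $X\setminus X'$. If a finite union belongs to an ultrafilter, so does one of its terms. An ultrafilter is \emph{principal} if it contains a singleton; a nonprincipal ultrafilter therefore contains no finite set and every cofinite set. An \emph{algebraic closure} of a field $K$ is an algebraic extension $\Omega/K$ with $\Omega$ algebraically closed. We compare two statements.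
\begin{description}
\item[UL] (the ultrafilter lemma) Every proper filter on a set is contained in an ultrafilter on that set.
\item[ACl] Every field has an algebraic closure.
\end{description}

The statement ACl is usually proved with Zorn's lemma. As reported in \cite{MO}, a 1992 paper of Banaschewski \cite{Ban} shows that UL suffices. A proof, which we need in detail and recall in Section~\ref{sec:ring}, runs as follows. To a field $K$ one attaches, with no choice at all, a nonzero ring $B$ generated by symbols $\rho_{f,1},\dots,\rho_{f,\deg f}$ for the roots of each monic polynomial $f$ over $K$. For every prime ideal $\mathfrak m$ of $B$ the quotient $B/\mathfrak m$ is an algebraic closure of $K$, and UL provides a prime ideal. The question posed in \cite{MO}, and described there as open at least as of the mid-2000s, is whether this implication can be reversed: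
\begin{quote}
\emph{Does ZF prove that ACl implies UL?}
\end{quote}

The simplest cases need no choice. A splitting field of one polynomial is built in finitely many steps. If $K$ can be well-ordered, so can $B$, and a maximal ideal of $B$ is obtained by running through the elements and adding each one that keeps the ideal proper. So ACl has content only for fields that cannot be well-ordered, where infinitely many splitting fields must be fitted together coherently. This is a compactness problem, and an ultrafilter on $X$ is the complement of a prime ideal of the Boolean algebra $\mathcal P(X)$; one may well guess that ACl and UL are two faces of one prime ideal principle. There is also a reason for doubt. A prime ideal of $B$ is more than an algebraic closure: it comes with a \emph{numbering} of the roots of every polynomial, whereas ACl only says that the roots exist. Suppose, for instance, that we try to choose from a family of disjoint pairs $\{x,x'\}$ by treating all the $x$ as indeterminates and taking an algebraic closure of the field generated over $\mathbb Q$ by the sums $x+x'$ and products $xx'$. We receive the pairs of roots of the polynomials $Y^2-(x+x')Y+xx'$: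 a new family of pairs, with neither a preferred element in each nor a matching with the old pairs. The doubt is justified.

\begin{theorem}\label{thm:main}
If ZF is consistent, so is $\mathrm{ZF}+\mathrm{ACl}+\neg\mathrm{UL}$.
\end{theorem}

\begin{theorem}\label{thm:more}
The model $N$ of $\mathrm{ZF}+\mathrm{ACl}$ constructed in Section~\ref{sec:model} satisfies moreover:
\begin{enumerate}
\item[(a)] there is an infinite set, a countable union of finite sets, carrying no nonprincipal ultrafilter (so UL fails);
\item[(b)] some countable family of nonempty finite sets has no choice function, and for every $r\ge2$ some family of $r$-element sets has no choice function;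
\item[(c)] $\mathbb Q$ has two non-isomorphic algebraic closures.
\end{enumerate}
\end{theorem}

Thus ACl and UL are not equivalent over ZF, provided ZF is consistent. Whether the existence \emph{together with} the uniqueness of algebraic closures implies UL is not settled here.

\subsection*{The method}
A \emph{torsor} under a group $G$ is a set with a simply transitive action of $G$; a $\mathbb Z/\ell$-torsor is a cycle of length $\ell$ with no distinguished point. The model $N$ contains a tree whose $n$-th level $T_n$ is a $\mathbb Z/n!$-torsor, and $N$ is so symmetric that every set of nodes in $N$ is invariant under rotation by $m!$ for some $m$. Such a tree has no branch in $N$, and this destroys UL. On the other hand, adjoining a branch to $N$ produces Cohen's basic model, which satisfies UL, so every field $K\in N$ acquires an algebraic closure there. This closure depends on the branch. We connect the closures belonging to neighboring branches by isomorphisms and pass to the ring of compatible sections, which mentions no particular branch and hence lies in $N$. The sections form an algebraic closure because the only obstruction, the monodromy around a cycle,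 has finite order and dies on a longer cycle.

Section~\ref{sec:cycle} shows this last mechanism by hand. Section~\ref{sec:ring} contains the algebra, Section~\ref{sec:cohen} the background on forcing, Section~\ref{sec:model} the construction of $N$ and parts (a) and (b) of Theorem~\ref{thm:more}. Section~\ref{sec:tree} studies the tree as a forcing notion over $N$, Section~\ref{sec:descent} proves ACl in $N$, and Section~\ref{sec:Q} proves part (c). The only result used beyond textbook material is the theorem of Halpern and L\'evy (Theorem~\ref{thm:HL}).

\section{Sections over a cycle}\label{sec:cycle}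

This section involves no set theory. Let $T$ be a finite set with a permutation $\sigma$ that has a single orbit, of length $\ell$. Suppose that for each $t\in T$ we have a field extension $\Sigma_t$ of $K$ and a $K$-isomorphism $\theta_t\colon\Sigma_t\to\Sigma_{\sigma t}$. We want one field that represents all the $\Sigma_t$ and whose definition singles out no point of $T$. The natural candidate is the ring $\Gamma$ of \emph{sections}: functions $g$ on $T$ with $g(t)\in\Sigma_t$ and $g(\sigma t)=\theta_t(g(t))$ for all $t$.

To see what $\Gamma$ is, fix $t_0\in T$. A section is determined by $\alpha=g(t_0)$, by transport along the cycle, and transport of $\alpha$ defines a section exactly when it returns to $\alpha$ after $\ell$ steps. So evaluation at $t_0$ maps $\Gamma$ isomorphically onto the fixed field of the \emph{monodromy}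
\[
\mu=\theta_{\sigma^{\ell-1}t_0}\circ\dots\circ\theta_{\sigma t_0}\circ\theta_{t_0}\in\mathrm{Aut}(\Sigma_{t_0}/K),
\]
which may be much smaller than $\Sigma_{t_0}$. Now let $T'$ be a cycle of length $d\ell$ with a map $\pi\colon T'\to T$ commuting with $\sigma$, and pull the data back: $\Sigma_{t'}=\Sigma_{\pi t'}$, $\theta_{t'}=\theta_{\pi t'}$. One turn around $T'$ is $d$ turns around $T$, so the new monodromy is $\mu^d$. If the order of $\mu$ divides $d$, the sections over $T'$ give all of $\Sigma_{t_0}$.

\begin{example}\label{ex:gauss}
Let $K=\mathbb Q$, $T=\mathbb Z/2$, $\Sigma_0=\Sigma_1=\mathbb Q(\sqrt{-1})$, let $\theta_0$ be the identity and $\theta_1$ conjugation. Pull back to $\mathbb Z/\ell$ with $\ell$ even. Transport of $\alpha$ from the point $0$ gives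
\[
\begin{array}{c|cccccc}
c&0&1&2&3&4&\cdots\\ \hline
g(c)&\alpha&\alpha&\bar\alpha&\bar\alpha&\alpha&\cdots
\end{array}
\]
and we need $g(\ell)=g(0)$. For $\ell=2!$ and $\ell=3!$ this forces $\alpha=\bar\alpha$, and the sections form only $\mathbb Q$. For $\ell=4!$ there is no condition, and the sections form a copy of $\mathbb Q(\sqrt{-1})$.
\end{example}

Two features of the situation matter. First, the available lengths must become divisible by every integer, as the lengths $n!$ do. If only cycles of length $2^n$ were available, $\Sigma/K$ were cyclic of degree $3$ and every $\theta_t$ were a generator $\theta$ of the Galois group, then the monodromy $\theta^{2^n}$ would again be a generator and the sections would never give more than $K$. Second, there is one generator $\sigma$ and hence no relation to respect. On $(\mathbb Z/\ell)^2$ with two commuting shifts and constant transition maps $\theta,\theta'$, every value $\alpha$ of a section satisfies $\theta\theta'\alpha=\theta'\theta\alpha$, however large $\ell$ is. The two features together say that every homomorphism from $\mathbb Z$ to a finite group factors through some $\mathbb Z/n!$, that is, $\hat{\mathbb Z}=\varprojlim\mathbb Z/n!$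 is the free profinite group on one generator.

In the proof of Theorem~\ref{thm:main} the fields are algebraic closures, indexed by branches of the tower of cycles $T_n$. The monodromy need not have finite order then, but its action on the roots of finitely many polynomials does, and each element involves only finitely many polynomials.

\section{The universal splitting ring}\label{sec:ring}

Everything in this section is proved in ZF, with UL where indicated. UL enters only through the compactness of products of finite sets.

\begin{lemma}[ZF + UL]\label{lem:compact}
Let $C_i$ $(i\in I)$ be finite sets with $\Pi=\prod_iC_i\neq\emptyset$. Let $\mathcal Z$ be a family of subsets of $\Pi$ with the finite intersection property, each member of which depends on only finitely many coordinates. Then some $h\in\Pi$ lies in every $Z\in\mathcal Z$.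
\end{lemma}

\begin{proof}
The family $\mathcal Z\cup\{\Pi\}$ generates a proper filter on $\Pi$; extend it to an ultrafilter $U$. For each $i$ the finitely many sets $\{g:g(i)=v\}$, $v\in C_i$, partition $\Pi$, so exactly one of them is in $U$; let $h(i)$ be the corresponding $v$. If $Z\in\mathcal Z$ depends only on the coordinates in a finite set $I_0$, then $\{g:g|_{I_0}=h|_{I_0}\}\in U$ meets $Z\in U$, and so $h\in Z$.
\end{proof}

We also use that a single polynomial over a field has a splitting field, unique up to isomorphism over the base field. The usual proofs proceed by induction on the degree and make finitely many choices, so they are proofs in ZF.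

Let $K$ be a field and $\mathrm{Pol}$ the set of monic $f\in K[Y]$ of degree $\ge1$. Put
\[
B=K[X_{f,i}:f\in\mathrm{Pol},\ 1\le i\le\deg f]/\mathfrak a,
\]
where $\mathfrak a$ is generated by the coefficients, with respect to $Y$, of all the polynomials $f(Y)-\prod_i(Y-X_{f,i})$. Let $\rho_{f,i}$ be the image of $X_{f,i}$, so that $f(Y)=\prod_i(Y-\rho_{f,i})$ in $B[Y]$. For finite $E\subset\mathrm{Pol}$ let $B_E$ be the $K$-subalgebra generated by the $\rho_{f,i}$ with $f\in E$; then $B=\bigcup_EB_E$. Let $\mathfrak S_d$ be the symmetric group on $\{1,\dots,d\}$, and put
\[
W=\prod_{f\in\mathrm{Pol}}\mathfrak S_{\deg f},\qquad W_E=\prod_{f\in E}\mathfrak S_{\deg f}.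
\]

\begin{lemma}[ZF]\label{lem:B}
\begin{enumerate}
\item[(i)] $B\ne0$, so $K\subseteq B$.
\item[(ii)] For every finite $F\subset B$ the subalgebra $K[F]$ is finite-dimensional over $K$.
\item[(iii)] For every prime ideal $\mathfrak m$ of $B$, the ring $B/\mathfrak m$ is an algebraic closure of $K$.
\item[(iv)] $W$ acts on $B$ by $K$-algebra automorphisms with $w(\rho_{f,i})=\rho_{f,w_f(i)}$. Each $B_E$ is mapped onto itself, and $W$ acts on it through the finite group $W_E$.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) Suppose that $1$ is a combination of generators of $\mathfrak a$ with polynomial coefficients. This relation involves the generators and variables of only finitely many $f$, say of $f\in E$. Let $\Sigma$ be a splitting field of $\prod_{f\in E}f$ and send $X_{f,1},\dots,X_{f,\deg f}$ to the roots of $f$ in $\Sigma$, listed with multiplicity. The generators go to $0$, so $1=0$ in $\Sigma$, which is absurd.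

(ii) Since $\rho_{f,i}$ is a root of the monic polynomial $f$, the algebra $B_E$ is spanned by the finitely many monomials in which each $\rho_{f,i}$ has exponent less than $\deg f$. A finite $F$ lies in some $B_E$, and $K[F]$ is a subspace of $B_E$.

(iii) Let $\Omega=B/\mathfrak m$, a domain containing $K$. For $0\ne a\in\Omega$, multiplication by $a$ is an injective, hence surjective, linear map of the finite-dimensional space $K[a]$; so $a$ is algebraic over $K$ and invertible. Every $f\in\mathrm{Pol}$ splits in $\Omega$. Let $g\in\Omega[Y]$ be irreducible and $\alpha$ the class of $Y$ in the field $\Omega[Y]/(g)$. Then $\alpha$ is algebraic over the finite extension of $K$ generated by the coefficients of $g$, hence over $K$. Its minimal polynomial over $K$ is a product of linear factors over $\Omega$, one of which vanishes at $\alpha$. So $\alpha\in\Omega$ and $\deg g=1$. A nonconstant divisor of least degree of a nonconstant polynomial is irreducible, so $\Omega$ is algebraically closed.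

(iv) Permuting $X_{f,1},\dots,X_{f,\deg f}$ fixes $\prod_i(Y-X_{f,i})$ and hence every generator of $\mathfrak a$. So the action on the polynomial ring passes to $B$, and $w$ permutes the generators of $B_E$ in a way determined by $w|_E$.
\end{proof}

Part (i) of the next proposition and Lemma~\ref{lem:B}(iii) give the implication $\mathrm{UL}\Rightarrow\mathrm{ACl}$. Part (ii) will supply the transition maps. It realizes an isomorphism $B/\mathfrak m\to B/\mathfrak m'$ by a renumbering of roots, that is, by one element of a finite set for each polynomial.

\begin{proposition}[ZF + UL]\label{prop:primes}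
\begin{enumerate}
\item[(i)] $B$ has a prime ideal.
\item[(ii)] For prime ideals $\mathfrak m,\mathfrak m'$ of $B$ there is $w\in W$ with $w(\mathfrak m)=\mathfrak m'$.
\end{enumerate}
\end{proposition}

\begin{proof}
(i) We look for the indicator function of the ideal in $\{0,1\}^B$. For finite $F\subset B$ let $Z_F$ be the set of $h\in\{0,1\}^B$ such that $h^{-1}(1)\cap F=\mathfrak p\cap F$ for some prime ideal $\mathfrak p$ of $K[F]$. It depends only on $h|_F$. It is nonempty: $K[F]\ne0$ is finite-dimensional, so it has a proper ideal of largest dimension, which is maximal and hence prime. Also $Z_{F\cup F'}\subseteq Z_F\cap Z_{F'}$, because a prime of $K[F\cup F']$ meets $K[F]$ and $K[F']$ in primes. Lemma~\ref{lem:compact} gives $h\in\bigcap_FZ_F$; let $\mathfrak m=h^{-1}(1)$.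

Given $a,a'\in B$, let $F=\{0,1,a,a',a+a',aa'\}$ and let $\mathfrak p$ be a prime of $K[F]$ with $\mathfrak m\cap F=\mathfrak p\cap F$. Then $0\in\mathfrak m$ and $1\notin\mathfrak m$. If $a,a'\in\mathfrak m$, then $a+a'\in\mathfrak p\cap F\subseteq\mathfrak m$. If $a\in\mathfrak m$, then $aa'\in\mathfrak p\cap F\subseteq\mathfrak m$, since $a'\in K[F]$. If $aa'\in\mathfrak m$, then $a$ or $a'$ lies in $\mathfrak p\cap F\subseteq\mathfrak m$. So $\mathfrak m$ is a prime ideal.

(ii) For finite $E\subset\mathrm{Pol}$ let $Z_E=\{w\in W:w(\mathfrak m\cap B_E)=\mathfrak m'\cap B_E\}$, which depends only on $w|_E$. We show $Z_E\ne\emptyset$. Let $\Sigma,\Sigma'$ be the images of $B_E$ in $B/\mathfrak m$ and $B/\mathfrak m'$, and $\bar\rho_{f,i},\bar\rho\,'_{f,i}$ the images of $\rho_{f,i}$. Both $\Sigma$ and $\Sigma'$ are splitting fields of $\prod_{f\in E}f$ over $K$; let $\theta\colon\Sigma\to\Sigma'$ be a $K$-isomorphism. For $f\in E$ we have $\prod_i(Y-\theta\bar\rho_{f,i})=f=\prod_i(Y-\bar\rho\,'_{f,i})$ in $\Sigma'[Y]$, so by unique factorization there is $w_f\in\mathfrak S_{\deg f}$ with $\theta\bar\rho_{f,i}=\bar\rho\,'_{f,w_f(i)}$ for all $i$. Put $w_f=1$ for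 $f\notin E$. The $K$-algebra maps $a\mapsto\theta(a\bmod\mathfrak m)$ and $a\mapsto w(a)\bmod\mathfrak m'$ from $B_E$ to $\Sigma'$ agree on generators, so they are equal. Comparing kernels, $a\in\mathfrak m\Leftrightarrow w(a)\in\mathfrak m'$ for $a\in B_E$, and $w\in Z_E$ because $w(B_E)=B_E$.

If $w\in Z_{E\cup E'}$, then $w(\mathfrak m\cap B_E)=w(\mathfrak m\cap B_{E\cup E'})\cap w(B_E)=\mathfrak m'\cap B_E$, and the same holds for $E'$; so $Z_{E\cup E'}\subseteq Z_E\cap Z_{E'}$. Since $1\in W$, Lemma~\ref{lem:compact} gives $w\in\bigcap_EZ_E$, and $w(\mathfrak m)=\mathfrak m'$ because $B=\bigcup_EB_E$.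
\end{proof}

We shall compare these objects in two models of set theory.

\begin{lemma}\label{lem:abs}
Let $N_0\subseteq N_1$ be transitive models of ZF and $K\in N_0$ a field.
\begin{enumerate}
\item[(i)] $\mathrm{Pol}$, $B$, $B_E$, $W_E$ and the action of $W_E$ on $B_E$ are the same whether computed in $N_0$ or in $N_1$.
\item[(ii)] A $K$-algebra $\Omega\in N_0$ is an algebraic closure of $K$ in $N_0$ if and only if it is one in $N_1$.
\end{enumerate}
\end{lemma}

\begin{proof}
A transitive model of ZF contains every finite sequence of its elements. So $N_0$ and $N_1$ have the same finite sequences from any set in $N_0$. The objects in (i) are built from such sequences. In (ii), that $\Omega$ is a field, algebraic over $K$ and algebraically closed is expressed with quantifiers over $K$, $\Omega$ and their sets of finite sequences.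
\end{proof}

The infinite product $W$ and the set of prime ideals of $B$, in contrast, can grow from $N_0$ to $N_1$.

\section{Forcing, relative constructibility and Cohen's basic model}\label{sec:cohen}

\subsection*{The ground model}
We fix a countable transitive model $M$ of $\mathrm{ZFC}+V=L$. This yields relative consistency statements in the usual way. If ZF is consistent, so is $\mathrm{ZFC}+V=L$. By reflection, the L\"owenheim--Skolem theorem and the Mostowski collapse, that theory stays consistent after adding a constant $M$ with the axioms ``$M$ is countable and transitive'' and ``$M\models\varphi$'' for each axiom $\varphi$ of $\mathrm{ZFC}+V=L$. In the enlarged theory our construction defines $N$ and proves $N\models\varphi$ for $\varphi=\mathrm{ACl}$, for $\varphi=\neg\mathrm{UL}$ and for each axiom $\varphi$ of ZF.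

\subsection*{Forcing}
Let $N_0$ be a countable transitive model of ZF and $\mathbb P\in N_0$ a partial order with largest element $1$. We say that $p'$ \emph{extends} $p$ if $p'\le p$, that is, if $p'$ is the stronger condition; two conditions are \emph{compatible} if they have a common extension. A set $D\subseteq\mathbb P$ is \emph{dense} if every condition has an extension in $D$, and \emph{open} if it is closed under extension. A filter $G\subseteq\mathbb P$ is \emph{generic} over $N_0$ if it meets every dense $D\in N_0$; it suffices to meet the dense open ones, since $G$ is closed under weakening. The following facts do not require choice in $N_0$.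
\begin{enumerate}
\item[(F1)] The set $N_0[G]$ of values $\dot u^G$ of names $\dot u\in N_0$ is the least transitive model of ZF containing $N_0\cup\{G\}$, and it has the same ordinals as $N_0$.
\item[(F2)] For each formula $\psi$ the relation $p\Vdash\psi(\dot u_1,\dots,\dot u_k)$ is definable in $N_0$, and $N_0[G]\models\psi(\dot u_1^G,\dots,\dot u_k^G)$ if and only if some $p\in G$ forces $\psi(\dot u_1,\dots,\dot u_k)$.
\item[(F3)] If $p\Vdash\psi$ and $p'\le p$, then $p'\Vdash\psi$. If $p\not\Vdash\psi$, some extension of $p$ forces $\neg\psi$. No condition forces both $\psi$ and $\neg\psi$. In particular, if the conditions forcing $\psi$ are dense, then $1\Vdash\psi$.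
\item[(F4)] An automorphism $\pi\in N_0$ of $\mathbb P$ acts on names by $\pi\dot u=\{(\pi\dot v,\pi p):(\dot v,p)\in\dot u\}$. It fixes the canonical names of elements of $N_0$, commutes with forming names of pairs and finite sequences, and $p\Vdash\psi(\dot u_1,\dots)$ if and only if $\pi p\Vdash\psi(\pi\dot u_1,\dots)$.
\end{enumerate}
We write $\mathrm{Fn}(I,2)$ for the set of finite partial functions $I\to2$, ordered by reverse inclusion. For $p\in\mathrm{Fn}(I\times\omega,2)$ and $l\in I$ let $p_l=p(l,\cdot)$, a finite partial function $\omega\to2$; we say that $p$ \emph{mentions} $l$ if $p_l\ne\emptyset$. A generic filter $G$ corresponds to the family of reals $y_l=\bigcup_{p\in G}p_l\in2^\omega$ $(l\in I)$, with $G=\{p:p_l\subset y_l\text{ for all }l\}$; we call the family itself generic. The $y_l$ are distinct, since for $l\ne l'$ the conditions $p$ with $p_l,p_{l'}$ differing at some point are dense. A permutation $\pi\in M$ of $I$ acts on conditions by $(\pi p)_{\pi(l)}=p_l$, and the canonical names satisfy $\pi\dot y_l=\dot y_{\pi(l)}$.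

\subsection*{The models $L(X)$}
Let $X$ belong to a generic extension of $M$. Put $L_0(X)=\mathrm{tc}(\{X\})$, the transitive closure; let $L_{\beta+1}(X)$ be the set of subsets of $L_\beta(X)$ definable over it with parameters; take unions at limits; and let $L(X)$ be the union over the ordinals of $M$. This is the least transitive model of ZF containing $X$ and the ordinals of $M$. It is a definable class, with parameter $X$, in every transitive model of ZF that contains $X$ and has the same ordinals as $M$. Since $M\models V=L$, we have $M\subseteq L(X)$; this is the role of the hypothesis $V=L$.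

\begin{lemma}\label{lem:D}
There is a class function from $\mathrm{Ord}\times\mathrm{tc}(\{X\})^{<\omega}$ onto $L(X)$, definable in $L(X)$ from $X$ by a formula that does not depend on $X$.
\end{lemma}

\begin{proof}
An element of $L_{\beta+1}(X)$ is given by $\beta$, a formula and finitely many elements of $L_\beta(X)$. By recursion, every element is coded by a finite sequence of ordinals and a finite sequence from $\mathrm{tc}(\{X\})$, and finite sequences of ordinals are definably coded by single ordinals. Send a code to the set it codes and a non-code to $\emptyset$.
\end{proof}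

\subsection*{Cohen's basic model}
Let $Q=\mathrm{Fn}(\omega\times\omega,2)$, let $y=(y_l)_{l<\omega}$ be $Q$-generic over $M$, and let $A=\{y_l:l<\omega\}$, with name $\dot A=\{(\dot y_l,1):l<\omega\}$. Let $\mathrm{Sym}(\omega)$, computed in $M$, act on the first coordinate. A finite set $e\subset\omega$ \emph{supports} a name $\dot u$ if $\pi\dot u=\dot u$ for all $\pi$ fixing $e$ pointwise, and $\dot u$ is \emph{hereditarily symmetric} if it and all names occurring in it, at any depth, have finite supports. The \emph{basic Cohen model} $\mathcal N\subset M[y]$ is the set of values of hereditarily symmetric names. It is a transitive model of ZF containing $M$, and $A\in\mathcal N$, since $\{l\}$ supports $\dot y_l$ and $\emptyset$ supports $\dot A$.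

\begin{theorem}[Halpern--L\'evy \cite{HL}; see also \cite{Jech}]\label{thm:HL}
The basic Cohen model satisfies the Boolean prime ideal theorem.
\end{theorem}

The Boolean prime ideal theorem implies UL: given a proper filter $\mathcal F$ on $X$, take a prime ideal of the quotient of $\mathcal P(X)$ by the ideal of complements of members of $\mathcal F$; the complement of its preimage in $\mathcal P(X)$ is an ultrafilter containing $\mathcal F$. We shall meet the basic Cohen model as a generic extension of a smaller model, and to recognize it we need a description without names.

\begin{lemma}\label{lem:LA}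
$\mathcal N=L(A)$. Hence $L(A)\models\mathrm{UL}$.
\end{lemma}

\begin{proof}
By minimality $L(A)\subseteq\mathcal N$. Suppose equality fails, and let $u\in\mathcal N\setminus L(A)$ have least rank, so that $u\subset L(A)$.

\emph{Reduction to a set of codes.} The elements of $\mathrm{tc}(\{A\})$ other than $A$ and the elements of $A$ are hereditarily finite. A finite sequence from $\mathrm{tc}(\{A\})$ is therefore given by its subsequence of entries in $A$ and a hereditarily finite pattern describing the remaining entries. Absorbing the pattern into the ordinal, we obtain from Lemma~\ref{lem:D} a class function $H$ from $\mathrm{Ord}\times A^{<\omega}$ onto $L(A)$, definable in $L(A)$ from $A$. By replacement in $M[y]$ there is an ordinal $\delta$ with $u\subseteq H[\delta\times A^{<\omega}]$. Then $u=H[u^*]$ for $u^*=\{(\xi,s)\in\delta\times A^{<\omega}:H(\xi,s)\in u\}$, and it suffices to show $u^*\in L(A)$. The difficulty is that $L(A)$ does not have the enumeration $l\mapsto y_l$ at its disposal; we show that any plausible guess of indices does as well as the true indices.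

Let $\dot u$ be a name for $u$ with finite support $e$. For a finite tuple $\vec l$ from $\omega$ let $\psi(\xi,\vec l\,)$ be the statement ``$H(\xi,\dot y_{\vec l})\in\dot u$'' of the forcing language, in which $H$ is defined from $\dot A$. By (F4), for $\pi$ fixing $e$ pointwise,
\begin{equation}\label{eq:sym}
q\Vdash\psi(\xi,\vec l\,)\iff\pi q\Vdash\psi(\xi,\pi\vec l\,).
\end{equation}

\emph{Restriction.} If $q\Vdash\psi(\xi,\vec l\,)$, then the restriction $q'$ of $q$ to the indices in $e\cup\vec l$ also forces $\psi(\xi,\vec l\,)$. Otherwise some $r\le q'$ forces the negation. Take $\pi$ fixing $e\cup\vec l$ pointwise and moving the other indices mentioned by $q$ to indices not mentioned by $r$. On $e\cup\vec l$ the condition $\pi q$ equals $q'\subseteq r$, and elsewhere it shares no index with $r$. So $\pi q$ is compatible with $r$, while $\pi q\Vdash\psi(\xi,\vec l\,)$ by \eqref{eq:sym}; this contradicts (F3).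

\emph{Description of $u^*$.} Let $\xi<\delta$ and $s=(s_1,\dots,s_k)\in A^{<\omega}$. We claim that $(\xi,s)\in u^*$ if and only if there are a tuple $\vec l=(l_1,\dots,l_k)$ from $\omega$ and $q\in Q$ such that
\begin{enumerate}
\item[(1)] $l_\nu=l_{\nu'}\Leftrightarrow s_\nu=s_{\nu'}$, and $l_\nu=i\Leftrightarrow s_\nu=y_i$ for $i\in e$;
\item[(2)] $q$ mentions only indices in $e\cup\vec l$, and $q\Vdash\psi(\xi,\vec l\,)$;
\item[(3)] $q_i\subset y_i$ for $i\in e$, and $q_{l_\nu}\subset s_\nu$ for all $\nu$.
\end{enumerate}
Let $\vec l^{\,*}$ be the true indices, $s_\nu=y_{l^*_\nu}$. If $(\xi,s)\in u^*$, take $\vec l=\vec l^{\,*}$, take a condition in the generic filter forcing $\psi(\xi,\vec l^{\,*})$, and restrict it to $e\cup\vec l^{\,*}$. Conversely, let $\vec l,q$ satisfy (1)--(3). By (1) the assignment $i\mapsto i$ $(i\in e)$, $l_\nu\mapsto l_\nu^*$ is a well-defined injection of $e\cup\vec l$ into $\omega$; extend it to a permutation $\pi\in M$. By (3), $(\pi q)_i=q_i\subset y_i$ for $i\in e$ and $(\pi q)_{l_\nu^*}=q_{l_\nu}\subset y_{l^*_\nu}$, and $\pi q$ mentions no other index. So $\pi q$ is in the generic filter and forces $\psi(\xi,\vec l^{\,*})$ by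 \eqref{eq:sym}, whence $(\xi,s)\in u^*$.

The set $\{(\xi,\vec l,q):\xi<\delta,\ q\Vdash\psi(\xi,\vec l\,)\}$ lies in $M\subseteq L(A)$, and the finite sequence $(y_i)_{i\in e}$ lies in $L(A)$. So the claim defines $u^*$ inside $L(A)$.
\end{proof}

\section{The model $N$}\label{sec:model}

We want a submodel $N$ of $L(A)$ that contains a tower of $\mathbb Z/n!$-torsors but cannot label its nodes, and such that the labeling recovers all of $L(A)$. The plan is to sort the reals in $A$ into infinitely many classes by an initial segment, and then to delete that initial segment, so that a class no longer carries its label.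

\subsection*{Sorting the Cohen reals}
Let $J=\{(n,c):n\ge1,\ c\in\mathbb Z/n!\}$ and let $\kappa\colon J\to\omega$ be a bijection in $M$. For $j=(n,c)$ and $z\in\mathbb Z$ put $j+z=(n,c+z)$; the \emph{level} of $j$ is $n$. By genericity no $y_l$ is identically $0$, so $y_l=0^{k_l}{}^\frown1{}^\frown w_l$ with $k_l\in\omega$ and $w_l\in2^\omega$; and each $k\in\omega$ equals $k_l$ for infinitely many $l$, because any condition can be extended by the string $0^k1$ at an arbitrarily large unmentioned index. For $(j,i)\in J\times\omega$ let $x_{j,i}=w_l$, where $l$ is the $i$-th index (counting from $0$) with $k_l=\kappa(j)$. Let $P=\mathrm{Fn}((J\times\omega)\times\omega,2)$.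

\begin{lemma}\label{lem:xgen}
The family $x=(x_{j,i})$ is $P$-generic over $M$.
\end{lemma}

\begin{proof}
Let $D\in M$ be dense open in $P$. We show that the conditions of $Q$ forcing that $x$ extends a member of $D$ are dense. Let $q\in Q$. Filling gaps and appending $1$'s, extend $q$ to $q'$ that mentions exactly the indices $l<h$, for some $h$, and such that each $q'_l$ is a finite string $0^{k_l}1\tau_l$. Then $q'$ determines the pair $(j,i)$ that corresponds to each $l<h$; call these pairs \emph{old}. For each $j$, the $i$ with $(j,i)$ old form an initial segment of $\omega$. Let $p'\in P$ have $p'_{(j,i)}=\tau_l$ for the old pair corresponding to $l$, and mention nothing else. Choose $p''\le p'$ in $D$; as $D$ is open, we may extend $p''$ so that each $p''_{(j,i)}$ is a string and, for each $j$, the $i$ such that $(j,i)$ is old or mentioned by $p''$ form an initial segment of $\omega$. Call the mentioned pairs that are not old \emph{new}. Define $q''\le q'$ by putting $q''_l=0^{k_l}1\,p''_{(j,i)}$ for $l<h$ corresponding to $(j,i)$, and by assigning the indices $h,h+1,\dots$ to the new pairs, for each $j$ in increasing order of $i$, with strings $0^{\kappa(j)}1\,p''_{(j,i)}$.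 Then $q''$ forces $x_{j,i}\supset p''_{(j,i)}$ for all old and new pairs, so it forces that $x$ extends $p''\in D$.
\end{proof}

\subsection*{The tree}
The $x_{j,i}$ are distinct by Lemma~\ref{lem:xgen}. So the sets
\[
a_j=\{x_{j,i}:i\in\omega\}=\{w:0^{\kappa(j)}{}^\frown1{}^\frown w\in A\}\qquad(j\in J)
\]
are infinite and pairwise disjoint. Put $T_n=\{a_{(n,c)}:c\in\mathbb Z/n!\}$ and $\mathbb T=\bigcup_{n\ge1}T_n$; the elements of $\mathbb T$ are \emph{nodes}. Order $\mathbb T$ by
\[
a_{(n',c')}\le_{\mathbb T}a_{(n,c)}\iff n'\ge n\text{ and }c'\equiv c\pmod{n!},
\]
and say then that $a_{(n',c')}$ \emph{extends} $a_{(n,c)}$. This is a tree with a single root in $T_1$, two nodes in $T_2$, six in $T_3$; each node of $T_n$ has $n+1$ extensions in $T_{n+1}$. The rotation $\sigma(a_j)=a_{j+1}$ is an automorphism of the tree, and it makes $T_n$ a cycle of length $n!$. A \emph{branch} is a set $b$ of pairwise comparable nodes with exactly one node, written $b(n)$, in each $T_n$. Let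
\[
S=\bigl(\langle T_n\rangle_{n\ge1},\le_{\mathbb T},\sigma\bigr),\qquad N=L(S).
\]
Then $N$ is a countable transitive model of ZF with $M\subseteq N\subseteq M[x]$. It contains the levels, the order and the rotation; the labeling $j\mapsto a_j$ is withheld.

\subsection*{Invariance}
All failures of choice in $N$ come from the next lemma. A set in $N$ is defined from $S$, an ordinal and finitely many reals $x_{j,i}$. Rotation by $m!$ preserves $S$, and it fixes the nodes of level at most $m$, which for large $m$ contain these reals.

\begin{lemma}\label{lem:inv}
For every $\Delta\in N$ with $\Delta\subseteq\mathbb T$ there is $m\ge1$ with $\sigma^{m!}(\Delta)=\Delta$.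
\end{lemma}

\begin{proof}
Let $A^*=\bigcup\mathbb T$ be the set of all $x_{j,i}$, and for $w\in A^*$ let $[w]$ be the unique node containing $w$. Every element of $\mathrm{tc}(\{S\})$ is an element of $A^*$ or is obtained by finitely many (possibly no) applications of $(u,v)\mapsto\{u,v\}$ from hereditarily finite sets, the three components of $S$, levels $T_n$ and nodes $[w]$. So a finite sequence from $\mathrm{tc}(\{S\})$ is given by a finite sequence from $A^*$ and a hereditarily finite recipe, and Lemma~\ref{lem:D} yields a class function $H$ from $\mathrm{Ord}\times(A^*)^{<\omega}$ onto $N$, definable in $N$ from $S$. Write $\Delta=H(\xi,s)$, where $s$ is a finite sequence of reals $x_{j,i}$ with $(j,i)$ in a finite set $e\subset J\times\omega$. Let $m\ge1$ be at least every level occurring in $e$, and $z=m!$. It suffices to show that $a_j\in\Delta$ implies $a_{j+z}\in\Delta$: then the injection $\sigma^z$ maps each finite set $\Delta\cap T_n$ into, hence onto, itself.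

We force with $P$ over $M$. Let $\dot a_j=\{(\dot x_{j,i},1):i\in\omega\}$, let $\dot S$ be the name built from the $\dot a_j$ by following the definition of $S$, and let $\dot s$ be the name of $s$ built from the $\dot x_{j,i}$. Let $\psi(j)$ be the statement ``$\dot a_j\in H(\xi,\dot s)$'', where $H$ is computed in $L(\dot S)$. Suppose $a_j\in\Delta$ and $a_{j+z}\notin\Delta$. By Lemma~\ref{lem:xgen} and (F2) some $p\in P$ forces $\psi(j)\wedge\neg\psi(j+z)$.

We need an automorphism that rotates by $z$ and keeps $p$ compatible with its image. Rotation alone would move the information that $p$ has about $x_{j',i}$ to $x_{j'+z,i}$, where it may conflict with $p$; so we also shift the second coordinate out of the range of $p$. Let $h$ be such that $p$ mentions only pairs $(j',i)$ with $i<h$, and let $\nu$ be the permutation of $\omega$ that swaps $i$ and $h+i$ for $i<h$ and fixes all other points. Define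
\[
\pi(j',i)=\begin{cases}(j',i)&\text{if }j'+z=j',\\ (j'+z,\nu(i))&\text{otherwise.}\end{cases}
\]
The case distinction depends only on the level of $j'$, so $\pi\in M$ is a permutation of $J\times\omega$. If $j'$ has level $n\le m$, then $n!\mid m!$ and $j'+z=j'$; so $\pi$ fixes $e$ pointwise and $\pi\dot s=\dot s$. In both cases $\pi$ maps $\{j'\}\times\omega$ onto $\{j'+z\}\times\omega$, so $\pi\dot a_{j'}=\dot a_{j'+z}$. Since $j'\mapsto j'+z$ is a bijection of $J$ that preserves levels and congruences and commutes with $j'\mapsto j'+1$, we get $\pi\dot S=\dot S$. By (F4), $\pi p\Vdash\psi(j+z)$.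

A pair mentioned by both $p$ and $\pi p$ has the form $\pi(j',i)$ with $(j',i)$ mentioned by $p$, and its second coordinate is less than $h$. In the second case of the definition that coordinate would be $h+i$. So the pair is fixed by $\pi$, and $p$ and $\pi p$ agree on it. Hence $p$ and $\pi p$ are compatible, and a common extension forces both $\psi(j+z)$ and its negation.
\end{proof}

The proof uses that each node is an infinite set of reals, to make room for $\nu$. Some such device is needed: if the nodes were reals themselves, the lexicographically least node of each level would define a choice function for $\langle T_n\rangle_n$, which part (b) excludes.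

\begin{proof}[Proof of Theorem~\ref{thm:more}(a) and (b)]
We first note:
\begin{equation}\label{eq:nosel}
\text{no }\Delta\in N\text{ with }\Delta\subseteq\mathbb T\text{ meets every }T_n\text{ in exactly one node.}
\end{equation}
Indeed, $\Delta$ is $\sigma^{m!}$-invariant for some $m\ge1$, so the node in $\Delta\cap T_{m+1}$ would be fixed by $\sigma^{m!}$; but $\sigma^{m!}$ has no fixed point on $T_{m+1}$, since $(m+1)!\nmid m!$.

(a) In $N$ the set $\mathbb T$ is infinite and is the union of the sequence $\langle T_n\rangle_n$ of finite sets. Suppose $U\in N$ is a nonprincipal ultrafilter on $\mathbb T$ in the sense of $N$. For each $n$ the cofinite set $\bigcup_{k\ge n}T_k$ is in $U$, and it is partitioned into the finitely many cones $\{t':t'\le_{\mathbb T}t\}$, $t\in T_n$. Exactly one of these cones is in $U$, say that of $t_n$. The set $\{t_n:n\ge1\}\in N$ contradicts \eqref{eq:nosel}. An ultrafilter containing the proper filter of cofinite subsets of $\mathbb T$ would be nonprincipal, so UL fails in $N$.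

(b) The range of a choice function for the countable family $\{T_n:n\ge1\}$ would contradict \eqref{eq:nosel}.

Now let $r\ge2$. We cut cycles into orbits so that each choice refines an orbit of $\sigma^{r^k}$ to an orbit of $\sigma^{r^{k+1}}$. Let $n_k=r^{k+1}$ for $k\ge0$; these levels are distinct, and $r^{k+1}\mid n_k!$. Under the labeling of $T_{n_k}$ by $\mathbb Z/n_k!$, the orbits of $\sigma^{r^k}$ and $\sigma^{r^{k+1}}$ are the residue classes modulo $r^k$ and $r^{k+1}$. Let $O_k$ be the set of $\sigma^{r^k}$-orbits on $T_{n_k}$, and for $o\in O_k$ let $\mathcal P_o$ be the set of $\sigma^{r^{k+1}}$-orbits contained in $o$; it has exactly $r$ elements. (For $r=2$: $O_0=\{T_2\}$, split into two points; $O_1$ consists of the two $\sigma^2$-orbits on $T_4$, each split into two $\sigma^4$-orbits.) The family $\{\mathcal P_o:o\in\bigcup_kO_k\}$ is defined from $S$, so it is in $N$. Suppose $g\in N$ is a choice function for it. The set $\Delta=\bigcup_og(\mathcal P_o)$ is $\sigma^{m!}$-invariant for some $m$. Let $k$ be largest with $r^k\mid m!$, and let $o\in O_k$. Then $\sigma^{m!}$ preserves $o$, hence $\Delta\cap o$, and $\Delta\cap o=g(\mathcal P_o)$ because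 the sets in $\bigcup_kO_k$ are pairwise disjoint. So adding $m!$ preserves a residue class modulo $r^{k+1}$, which means $r^{k+1}\mid m!$, contrary to the choice of $k$.
\end{proof}

\section{Forcing with the tree}\label{sec:tree}

We regard $(\mathbb T,\le_{\mathbb T})\in N$ as a forcing notion over $N$; its largest element $1$ is the root. Invariance makes this forcing very tame.

\begin{lemma}\label{lem:dense}
Every dense open $D\subseteq\mathbb T$ in $N$ contains some $T_n$, and then $T_{n'}$ for all $n'\ge n$.
\end{lemma}

\begin{proof}
Take $m$ with $\sigma^{m!}(D)=D$. Each of the finitely many $t\in T_m$ has an extension in $D$; as $D$ is open, we may take these at one common level $n\ge m$. The extensions of $t=a_{(m,c)}$ in $T_n$ are the $a_{(n,c')}$ with $c'\equiv c\pmod{m!}$, a single $\sigma^{m!}$-orbit. This orbit meets $D$, so it lies in $D$. Every node of $T_n$ extends some $t\in T_m$, so $T_n\subseteq D$.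
\end{proof}

A branch is a filter on $\mathbb T$ that meets every level, so by Lemma~\ref{lem:dense} every branch is generic over $N$. We use the countably many branches
\[
b_z=\{a_{(n,\,z\bmod n!)}:n\ge1\}\qquad(z\in\mathbb Z).
\]
They satisfy $\sigma(b_z)=b_{z+1}$, the node $b_z(n)$ depends only on $z\bmod n!$, and every node lies on some $b_z$ with $z\ge0$. Let $\dot b$ be the canonical name of the generic filter.

\begin{lemma}\label{lem:ext}
$N[b_z]=N[b_0]=L(A)$ for all $z\in\mathbb Z$. In particular $N[b_0]\models\mathrm{UL}$.
\end{lemma}

\begin{proof}
Since $b_z=\sigma^z(b_0)$ and $\sigma\in N$, (F1) gives $N[b_z]=N[b_0]$. In $N[b_0]$ the labeling is recovered by $a_{(n,c)}=\sigma^c(b_0(n))$. As $\kappa\in M\subseteq N$, we get $A=\{0^{\kappa(j)}{}^\frown1{}^\frown w:j\in J,\ w\in a_j\}\in N[b_0]$, and so $L(A)\subseteq N[b_0]$. Conversely, $j\mapsto a_j$ is defined from $A$ and $\kappa$, so $S$ and $b_0$ lie in $L(A)$; hence $N\subseteq L(A)$ and $N[b_0]\subseteq L(A)$. Now apply Lemma~\ref{lem:LA}.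
\end{proof}

So all the branches $b_z$ live in one model of UL. The next lemma lets $N$, which has no branch, express that a property holds at every $b_z$.

\begin{lemma}\label{lem:test}
Let $\psi$ be a formula with parameters in $N$. Then $1\Vdash\psi(\dot b)$ if and only if $N[b_0]\models\psi(b_z)$ for all $z\in\mathbb Z$.
\end{lemma}

\begin{proof}
If $1\Vdash\psi(\dot b)$, then $\psi(b_z)$ holds in $N[b_z]=N[b_0]$ by (F2). Conversely, let $t\in\mathbb T$ and choose $z$ with $t\in b_z$. By (F2) some $t'\in b_z$ forces $\psi(\dot b)$. The nodes $t,t'$ are comparable, and the stronger of the two extends $t$ and forces $\psi(\dot b)$. So the conditions forcing $\psi(\dot b)$ are dense.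
\end{proof}

Finally we need a normal form for objects chosen in $N[b_0]$. The following lemma says that a function chosen there, one for each branch $b_z$, can be taken so that each of its values is read off from one finite level of the branch, by a rule that lies in $N$.

\begin{lemma}\label{lem:decide}
Let $\langle C_i:i\in I\rangle\in N$ be a family of finite sets and $\Phi$ a formula with parameters in $N$ such that $N[b_0]\models\exists h\in\prod_iC_i\ \Phi(b_z,h)$ for all $z\in\mathbb Z$. Then there is in $N$ a function $i\mapsto(n_i,\eta_i)$ with $\eta_i\colon T_{n_i}\to C_i$ such that for each $b=b_z$ the function $h_b\colon i\mapsto\eta_i(b(n_i))$ satisfies $N[b_0]\models\Phi(b,h_b)$.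
\end{lemma}

\begin{proof}
Let $D$ be the set of nodes $t$ for which some name $\dot h$ satisfies $t\Vdash\dot h\in\prod_iC_i\wedge\Phi(\dot b,\dot h)$. By (F2), $D\in N$, and $D$ is open. It is dense: given $t$, take $z$ with $t\in b_z$, an $h\in N[b_0]=N[b_z]$ as in the hypothesis, and a name $\dot h$ whose value at $b_z$ is $h$; some node of $b_z$ extending $t$ forces the statement. By Lemma~\ref{lem:dense}, $T_m\subseteq D$ for some $m$. Pick a suitable name $\dot h_s$ for each $s\in T_m$. The function $s\mapsto\dot h_s$ is finite, so it is in $N$; this is where a whole level, rather than an infinite dense set, is needed.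

For $i\in I$ let $D_i$ be the set of nodes $t$ of level at least $m$ such that $t\Vdash\dot h_s(i)=v$ for some $v\in C_i$, where $s\in T_m$ is the node that $t$ extends. This set is open. It is dense: given $t$ of level at least $m$, extending $s\in T_m$, take $b_z\ni t$; the value of $\dot h_s(i)$ at $b_z$ is some $v\in C_i$, and a node of $b_z$ extending $t$ forces this. Let $n_i$ be least with $T_{n_i}\subseteq D_i$, and for $t\in T_{n_i}$ let $\eta_i(t)$ be the unique $v$ forced by $t$. No choice is involved, so $i\mapsto(n_i,\eta_i)$ is in $N$. For $b=b_z$ and $s=b(m)$, the node $b(n_i)\in b$ forces $\dot h_s(i)=\eta_i(b(n_i))$; so $h_b$ is the value of $\dot h_s$ at $b$, and $\Phi(b,h_b)$ holds because $s\in b$ forces $\Phi(\dot b,\dot h_s)$.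
\end{proof}

\section{Descent of algebraic closures}\label{sec:descent}

\begin{proposition}\label{prop:ACl}
Every field $K\in N$ has an algebraic closure in $N$.
\end{proposition}

Fix $K\in N$ and form $\mathrm{Pol}$, $B$, $B_E$, $W_E$ as in Section~\ref{sec:ring}; by Lemma~\ref{lem:abs} they are the same in $N$ and $N[b_0]$. The group $W$ is always taken in $N[b_0]$. We set up the data of Section~\ref{sec:cycle}: fields, transition maps, sections.

\subsection*{Step 1: a prime ideal for each branch}
In $N[b_0]$ the ring $B$ has a prime ideal, by Lemma~\ref{lem:ext} and Proposition~\ref{prop:primes}(i). It need not lie in $N$ (see Remark~\ref{rem:noprime}), but a rule computing it from the branch does. Apply Lemma~\ref{lem:decide} with $I=B$, $C_a=\{0,1\}$ and $\Phi(b,h)$ the statement that $h^{-1}(1)$ is a prime ideal of $B$. We obtain $a\mapsto(n_a,\eta_a)$ in $N$ such that, with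
\[
\mathfrak m_b=\{a\in B:\eta_a(b(n_a))=1\}
\]
for a branch $b$, each $\mathfrak m_{b_z}$ is a prime ideal of $B$. The rule may give different ideals at different branches, so we have a $\mathbb Z$-indexed family of algebraic closures $B/\mathfrak m_{b_z}$ in $N[b_0]$.

\subsection*{Step 2: transition maps}
We connect each branch with the next one only; as there is a single generator $\sigma$, no compatibility between the connecting maps will be required. By Proposition~\ref{prop:primes}(ii) in $N[b_0]$, for each $z$ there is $w\in W$ with $w(\mathfrak m_{b_z})=\mathfrak m_{b_{z+1}}$. Apply Lemma~\ref{lem:decide} with $I=\mathrm{Pol}$, $C_f=\mathfrak S_{\deg f}$ and $\Phi(b,w)$ the statement $w(\mathfrak m_b)=\mathfrak m_{\sigma b}$. We obtain $f\mapsto(n_f,\chi_f)$ in $N$, with $\chi_f\colon T_{n_f}\to\mathfrak S_{\deg f}$, such that $w_b=(\chi_f(b(n_f)))_f\in W$ satisfies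
\begin{equation}\label{eq:trans}
w_{b_z}(\mathfrak m_{b_z})=\mathfrak m_{b_{z+1}}\qquad(z\in\mathbb Z).
\end{equation}
Thus $w_{b_z}$ induces a $K$-isomorphism $B/\mathfrak m_{b_z}\to B/\mathfrak m_{b_{z+1}}$. The gain from working with $W$ is that these isomorphisms lift to automorphisms of one ring $B\in N$, and that on $B_E$ they lie in the finite group $W_E$ and depend on a finite level only.

\subsection*{Step 3: sections}
A section should assign to each branch $b$ an element of $B/\mathfrak m_b$. To stay inside $N$ we represent it by a $B$-valued function on a finite level. In $N$ let $R=\varinjlim_nB^{T_n}$: an element of $R$ is represented by a function $g\colon T_n\to B$, identified with its composite with the map $T_{n'}\to T_n$ $(n'\ge n)$ sending a node to the node it extends. With pointwise operations $R$ is a $K$-algebra, containing $K$ as constants. For a branch $b$ and $g\in R$ represented on $T_n$, the value $g(b)=g(b(n))$ is independent of the representative, and $g\mapsto g(b)$ is a $K$-algebra map $R\to B$. Define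
\begin{align*}
\Gamma&=\{g\in R:\ 1\Vdash g(\sigma\dot b)-w_{\dot b}(g(\dot b))\in\mathfrak m_{\sigma\dot b}\},\\
\mathfrak n&=\{g\in\Gamma:\ 1\Vdash g(\dot b)\in\mathfrak m_{\dot b}\}.
\end{align*}
Both sets are in $N$ by the definability of forcing. By Lemma~\ref{lem:test}, for $g\in R$,
\begin{equation}\label{eq:section}
g\in\Gamma\iff g(b_{z+1})\equiv w_{b_z}(g(b_z))\pmod{\mathfrak m_{b_{z+1}}}\ \text{ for all }z\in\mathbb Z,
\end{equation}
and $g\in\Gamma$ lies in $\mathfrak n$ if and only if $g(b_z)\in\mathfrak m_{b_z}$ for all $z$. Congruences modulo an ideal can be added, negated and multiplied, and $w_{b_z}$ is a ring automorphism fixing $K$; so $\Gamma$ is a subring of $R$ containing $K$. Since each $\mathfrak m_{b_z}$ is an ideal, $\mathfrak n$ is an ideal of $\Gamma$. Put $\Omega=\Gamma/\mathfrak n\in N$.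

\begin{lemma}\label{lem:iso}
In $N[b_0]$, the map $g\mapsto g(b_0)$ induces a $K$-algebra isomorphism $\Omega\to B/\mathfrak m_{b_0}$.
\end{lemma}

\begin{proof}
Consider the $K$-algebra map $\varepsilon\colon\Gamma\to B/\mathfrak m_{b_0}$, $g\mapsto g(b_0)\bmod\mathfrak m_{b_0}$, which lies in $N[b_0]$.

\emph{The kernel is $\mathfrak n$.} If $g\in\mathfrak n$, then $g(b_0)\in\mathfrak m_{b_0}$. Conversely let $g\in\Gamma$ and $g(b_0)\in\mathfrak m_{b_0}$. By \eqref{eq:section} and \eqref{eq:trans}, for every $z$,
\[
g(b_{z+1})\in\mathfrak m_{b_{z+1}}\iff w_{b_z}(g(b_z))\in\mathfrak m_{b_{z+1}}\iff g(b_z)\in\mathfrak m_{b_z}.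
\]
Induction upward and downward from $z=0$ gives $g(b_z)\in\mathfrak m_{b_z}$ for all $z$, so $g\in\mathfrak n$.

\emph{The map $\varepsilon$ is onto.} Let $a\in B$, say $a\in B_E$ with $E$ finite and nonempty. We transport $a$ along the branches and find a level on which the transport closes up. Let $n=\max_{f\in E}n_f$ and let $u_z\in W_E$ be the restriction of $w_{b_z}$ to $E$. It is determined by the nodes $b_z(n_f)$, $f\in E$, so it depends only on $z\bmod n!$. Put $v_0=1$ and $v_{z+1}=u_zv_z$ for $z\ge0$. The element $v_{n!}$ is the monodromy around $T_n$. We have $v_{z+n!}=v_zv_{n!}$ for $z\ge0$: this holds for $z=0$, and if it holds for $z$, then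
\[
v_{z+1+n!}=u_{z+n!}v_{z+n!}=u_zv_zv_{n!}=v_{z+1}v_{n!}.
\]
Iterating, with $d=|W_E|$ we get $v_{z+dn!}=v_zv_{n!}^{\,d}=v_z$ by Lagrange's theorem. Choose $n'\ge n$ with $dn!\mid n'!$, for instance $n'=dn!$; here we use that the lengths of the cycles become divisible by every integer. Every node of $T_{n'}$ is $b_z(n')$ for some $z\ge0$, unique modulo $n'!$, and $v_z$ has period dividing $n'!$. So
\[
g\colon T_{n'}\to B,\qquad g(b_z(n'))=v_z(a)\quad(z\ge0)
\]
is well defined. It is a finite set of elements of $N$, so $g\in N$, although the definition used $b_0$. For $z\in\mathbb Z$ choose $z'\ge0$ with $z'\equiv z\pmod{n'!}$. Then $u_{z'}=u_z$ because $n!\mid n'!$, and $g(b_z)=v_{z'}(a)\in B_E$, where $w_{b_z}$ acts as $u_z$. Hence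
\[
g(b_{z+1})=v_{z'+1}(a)=u_{z'}(v_{z'}(a))=w_{b_z}(g(b_z)).
\]
By \eqref{eq:section}, $g\in\Gamma$, and $g(b_0)=v_0(a)=a$.
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:ACl}]
By Lemmas~\ref{lem:iso} and~\ref{lem:B}(iii), $\Omega$ is an algebraic closure of $K$ in $N[b_0]$. Since $\Omega\in N$ as a $K$-algebra, Lemma~\ref{lem:abs}(ii) shows that it is an algebraic closure of $K$ in $N$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
The model $N$ satisfies ZF, it satisfies ACl by Proposition~\ref{prop:ACl}, and it does not satisfy UL by Theorem~\ref{thm:more}(a). The relative consistency statement follows as explained at the start of Section~\ref{sec:cohen}.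
\end{proof}

\section{Two algebraic closures of $\mathbb Q$}\label{sec:Q}

The freedom in the transition maps can be used on purpose. We attach the same field $\overline{\mathbb Q}$ to every branch and take as transition map a fixed automorphism of infinite order. The sections form an algebraic closure of $\mathbb Q$ that is tied to all levels of the tree at once.

Let $\overline{\mathbb Q}\in M\subseteq N$ be an algebraic closure of $\mathbb Q$ in $M$. It is countable in $M$, hence in $N$, and it is an algebraic closure of $\mathbb Q$ in $N$ and in $N[b_0]$ by Lemma~\ref{lem:abs}(ii). Let $\tau\in M$ be an automorphism of $\overline{\mathbb Q}$ of infinite order. To find one, lift an element of infinite order of $\hat{\mathbb Z}^\times=\mathrm{Gal}(\mathbb Q(\mu_\infty)/\mathbb Q)$, using the axiom of choice in $M$. For instance, take the element with component $3$ at the prime $2$ and component $1$ at the odd primes; it sends $\zeta$ to $\zeta^3$ for roots of unity $\zeta$ of $2$-power order, and its $n$-th power is nontrivial for $n\ge1$ because $2^k\nmid3^n-1$ for large $k$. In $N$ let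
\[
\Omega_\tau=\Bigl\{g\in\varinjlim_n\overline{\mathbb Q}^{\,T_n}:\ g\circ\sigma=\tau\circ g\Bigr\}.
\]
The condition does not depend on the representative, because the maps $T_{n'}\to T_n$ are onto and commute with $\sigma$. Since $\tau$ is a ring automorphism fixing $\mathbb Q$, the set $\Omega_\tau$ is a $\mathbb Q$-algebra. For example, if $\tau(\sqrt{-1})=-\sqrt{-1}$, then the two bijections $T_2\to\{\pm\sqrt{-1}\}$ are the roots of $Y^2+1$ in $\Omega_\tau$, and choosing one of them amounts to choosing a node of $T_2$.

\begin{lemma}\label{lem:twist}
$\Omega_\tau$ is an algebraic closure of $\mathbb Q$ in $N$.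
\end{lemma}

\begin{proof}
By Lemma~\ref{lem:abs}(ii) it suffices to show that in $N[b_0]$ the ring map $g\mapsto g(b_0)$ is a bijection $\Omega_\tau\to\overline{\mathbb Q}$. It is injective, since $g(b_z)=\tau^z(g(b_0))$ and every node lies on some $b_z$. Let $\alpha\in\overline{\mathbb Q}$. Its $\tau$-orbit consists of roots of its minimal polynomial, so it has finite size $d$. Choose $n$ with $d\mid n!$. Then $b_z(n)\mapsto\tau^z(\alpha)$ is a well-defined function on $T_n$, it lies in $N$ because it is finite, it satisfies $g\circ\sigma=\tau\circ g$, and it takes the value $\alpha$ at $b_0$.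
\end{proof}

\begin{lemma}\label{lem:nowo}
$\Omega_\tau$ cannot be well-ordered in $N$.
\end{lemma}

\begin{proof}
Suppose $<\,\in N$ well-orders $\Omega_\tau$. We construct a set of nodes that is invariant under no $\sigma^{m!}$. For each $m\ge1$ there is $g\in\Omega_\tau$ with $\tau^{m!}\circ g\ne g$: as $\tau^{m!}\neq1$, some $\alpha$ has $\tau^{m!}(\alpha)\ne\alpha$, and the proof of Lemma~\ref{lem:twist} gives $g$ with value $\alpha$. Work in $N$. Let $g_m$ be the $<$-least such $g$. Let $n_1<n_2<\cdots$ be chosen least, successively, such that $g_m$ is represented on $T_{n_m}$. Let $\alpha_m$ be the least value of $g_m$ in a fixed well-order of $\overline{\mathbb Q}$ from $M$, and put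
\[
\Delta=\bigcup_{m\ge1}\{t\in T_{n_m}:g_m(t)=\alpha_m\}\in N.
\]
By Lemma~\ref{lem:inv} there is $m$ with $\sigma^{m!}(\Delta)=\Delta$. The levels $n_k$ are distinct, so $\Delta\cap T_{n_m}$ is the nonempty set where $g_m$ equals $\alpha_m$. For $t$ in this set, $\sigma^{m!}t$ is in it too, and
\[
\alpha_m=g_m(\sigma^{m!}t)=\tau^{m!}(g_m(t))=\tau^{m!}(\alpha_m).
\]
Every node of $T_{n_m}$ is $\sigma^zt$ for some $z$, so every value of $g_m$ has the form $\tau^z(\alpha_m)$ and is fixed by $\tau^{m!}$. Thus $\tau^{m!}\circ g_m=g_m$, contrary to the choice of $g_m$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:more}(c)]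
In $N$ both $\overline{\mathbb Q}$ and $\Omega_\tau$ are algebraic closures of $\mathbb Q$. The first is countable and the second cannot be well-ordered, so there is not even a bijection between them in $N$.
\end{proof}

\begin{remark}\label{rem:noprime}
The gap between an algebraic closure and a prime ideal of $B$ is visible in $N$. Take $K=\Omega_\tau$, which is its own algebraic closure. If its ring $B$ had a prime ideal $\mathfrak m\in N$, then $K\to B/\mathfrak m$ would be an isomorphism, since an algebraically closed field has no proper algebraic extension. The map $(f,i)\mapsto\rho_{f,i}\bmod\mathfrak m$, with $f$ ranging over the nonconstant monic polynomials in $\mathbb Q[Y]$, would then send a countable set onto $\Omega_\tau$, against Lemma~\ref{lem:nowo}. So for this $K$ the ring $B$ has no prime ideal in $N$, and the passage to sections in Section~\ref{sec:descent} cannot be replaced by finding one.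
\end{remark}

\begin{thebibliography}{9}

\bibitem{Ban}
Banaschewski, paper of 1992, as cited in \cite{MO}.

\bibitem{HL}
J.~D.~Halpern, A.~L\'evy, \emph{The Boolean prime ideal theorem does not imply the axiom of choice}, Proc. Symp. Pure Math. XIII/1, AMS 1971, 83--134.

\bibitem{Jech}
Jech, \emph{The Axiom of Choice}.

\bibitem{MO}
``https://mathoverflow.net/questions/46343 $|$ 4 $|$ Hello!'',
\texttt{https://fast.hugflare.com/\allowbreak datasets/\allowbreak euclaise/\allowbreak mathoverflow-accepted/\allowbreak viewer/\allowbreak default/\allowbreak train?p=67}.

\end{thebibliography}
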